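\title{Two diametral dimensions of metrizable Schwartz spaces}

\begin{abstract}
The diametral dimension $\Delta(E)$ of a locally convex space $E$ records how fast the Kolmogorov diameters of one $0$-neighborhood with respect to another can decay; Terzioglu's variant $\Delta_b(E)$ records the same for bounded sets. We prove that $\Delta(E)=\Delta_b(E)$ for every metrizable Schwartz space, in particular for every Fr\'echet--Schwartz space. It follows that a Fr\'echet space has $\Delta(E)\ne\Delta_b(E)$ exactly when it is Montel and not Schwartz. A non-metrizable nuclear space with $\Delta(E)\ne\Delta_b(E)$ shows that metrizability cannot be dropped.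
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $E$ be a locally convex space, $\mathcal V(E)$ a basis of $0$-neighborhoods, $\mathcal B(E)$ the family of bounded subsets of $E$, and $\mathcal L_n(E)$ the family of linear subspaces of dimension at most $n$. We write $\mathbb N=\{1,2,\dots\}$ and $\mathbb N_0=\{0,1,2,\dots\}$. For $A,V\subset E$ and $n\in\mathbb N_0$, the \emph{$n$th Kolmogorov diameter} of $A$ with respect to $V$ is
\[
\delta_n(A,V)=\inf\{\delta>0:\ A\subset\delta V+F\ \text{ for some }F\in\mathcal L_n(E)\},\qquad \inf\emptyset=\infty .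
\]
To see what this number measures, let $V$ be a $0$-neighborhood that is a \emph{disc}, that is, absolutely convex. Its gauge $p_V(x)=\inf\{t>0:x\in tV\}$ is a seminorm with $\{p_V<1\}\subset V\subset\{p_V\le1\}$, and these two inclusions give
\[
\delta_n(A,V)=\inf_{F\in\mathcal L_n(E)}\ \sup_{x\in A}\ \inf_{y\in F}\,p_V(x-y).
\]
Thus $\delta_n(A,V)$ is the worst error, measured in $p_V$, of the best approximation of $A$ by an $n$-dimensional subspace.

The \emph{diametral dimension} of $E$ and Terzioglu's variant of it are
\begin{align*}
\Delta(E)&=\{\xi\in\mathbb C^{\mathbb N_0}:\ \forall V\in\mathcal V(E)\ \exists U\in\mathcal V(E),\ U\subset V:\ \xi_n\delta_n(U,V)\to0\},\\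
\Delta_b(E)&=\{\xi\in\mathbb C^{\mathbb N_0}:\ \forall V\in\mathcal V(E)\ \forall B\in\mathcal B(E):\ \xi_n\delta_n(B,V)\to0\}.
\end{align*}
The faster the diameters decay, the more sequences $\xi$ are admitted. The inclusion $\Delta(E)\subset\Delta_b(E)$ always holds (Lemma~\ref{lem:easy}). In a normed space the unit ball $B$ is both a neighborhood and a bounded set, and $\delta_n(sB,tB)=(s/t)\,\delta_n(B,B)$, so both sets equal $\{\xi:\xi_n\delta_n(B,B)\to0\}$. By Riesz's lemma $\delta_n(B,B)=1$ for $n<\dim E$, while $\delta_n(B,B)=0$ for $n\ge\dim E$; hence the common value is $c_0$ in infinite dimension and $\mathbb C^{\mathbb N_0}$ in finite dimension.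

Beyond normed spaces one compares a condition of the form ``for some neighborhood'' with a condition of the form ``for all bounded sets''. In a metrizable space, with a decreasing countable basis $(U_k)$, such conditions are often matched by a diagonal argument. For instance, a seminorm $p$ that is bounded on every null sequence is bounded on some $U_k$: otherwise pick $x_k\in U_k$ with $p(x_k)\ge k$. This suggests that $\Delta(E)=\Delta_b(E)$ for metrizable $E$. The guess is too bold: it is known that $\Delta(E)=c_0\subsetneq\Delta_b(E)$ if $E$ is a Fr\'echet--Montel space that is not Schwartz. To recall the latter notion, call $A\subset E$ \emph{precompact with respect to $V$} if for every $\eta>0$ there is a finite set $C\subset E$ with $A\subset C+\eta V$, and \emph{precompact} if this holds for every $V\in\mathcal V(E)$. The space $E$ is \emph{Schwartz} if for every $V\in\mathcal V(E)$ some $U\in\mathcal V(E)$ is precompact with respect to $V$. The problem, which comes from \cite{problem}, is the following.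

\begin{quote}
\emph{Is $\Delta(E)=\Delta_b(E)$ for every Fr\'echet--Schwartz space $E$?}
\end{quote}

The answer is yes, and completeness is not needed. The proof runs through two auxiliary sets, in which convergence to $0$ is replaced by boundedness:
\begin{align*}
\Delta^\infty(E)&=\{\xi:\ \forall V\in\mathcal V(E)\ \exists U\in\mathcal V(E),\ U\subset V:\ \sup_n|\xi_n|\delta_n(U,V)<\infty\},\\
\Delta_0(E)&=\{\xi:\ \forall V\in\mathcal V(E)\ \forall\text{ null sequences }(x_i)\text{ in }E:\\
&\hspace{9em}\sup_n|\xi_n|\,\delta_n(\{x_i:i\in\mathbb N\},V)<\infty\}.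
\end{align*}

\begin{theorem}\label{thm:main}
If $E$ is a metrizable locally convex Schwartz space, in particular a Fr\'echet--Schwartz space, then
\[
\Delta(E)=\Delta_b(E)=\Delta^\infty(E)=\Delta_0(E).
\]
\end{theorem}

\begin{theorem}\label{thm:class}
Let $E$ be a metrizable locally convex space. Then $\Delta(E)=\Delta_b(E)$ if and only if $E$ is Schwartz or $E$ has a bounded set that is not precompact. In particular, for a Fr\'echet space $E$, $\Delta(E)\ne\Delta_b(E)$ if and only if $E$ is Montel and not Schwartz.
\end{theorem}

\begin{theorem}\label{thm:counter}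
There is a non-metrizable nuclear (hence Schwartz) locally convex space $E$ with $\Delta(E)\subsetneq\Delta_b(E)=\mathbb C^{\mathbb N_0}$.
\end{theorem}

Section~\ref{sec:basic} collects the rules for computing with diameters. Section~\ref{sec:weights} evaluates them for weighted $\ell_1$-balls and verifies Theorem~\ref{thm:main} by hand for one space. The two substantial inclusions, $\Delta_0(E)\subset\Delta^\infty(E)$ and $\Delta^\infty(E)\subset\Delta(E)$, are proved in Sections~\ref{sec:diagonal} and~\ref{sec:gain}. Sections~\ref{sec:class} and~\ref{sec:counter} contain the proofs of Theorems~\ref{thm:class} and~\ref{thm:counter}.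

\section{Diameters and precompactness}\label{sec:basic}

The following rules hold for subsets of any vector space; let $r,\eta>0$.
\begin{itemize}
\item[(D1)] If $A'\subset A$, $V\subset V'$ and $n'\ge n$, then $\delta_{n'}(A',V')\le\delta_n(A,V)$.
\item[(D2)] $\delta_n(rA,V)=r\,\delta_n(A,V)$, and $\delta_n(A,V)\le r$ if $A\subset rV$.
\item[(D3)] If $0\in V$ and $A$ lies in a subspace of dimension at most $n$, then $\delta_n(A,V)=0$.
\item[(D4)] If $V$ is a disc and $A\subset C+\eta V$, then $\delta_n(A,V)\le\delta_n(C,V)+\eta$.
\end{itemize}
Rules (D1)--(D3) are read off the definition, using $rF=F$ for (D2). For (D4), a disc satisfies $sV+tV=(s+t)V$ for $s,t>0$, so $C\subset\delta V+F$ implies $A\subset(\delta+\eta)V+F$.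

None of the notions of Section~\ref{sec:intro} depends on the basis $\mathcal V(E)$. Indeed, each is built from a property $P(A,V)$ that, by (D1) or by the definition of precompactness, persists when $A$ shrinks or $V$ grows. Suppose that ``for all $V$ there is $U\subset V$ with $P(U,V)$'' holds in a basis $\mathcal V_2$, and let $V_1$ belong to another basis $\mathcal V_1$. Choose $V_2\subset V_1$ in $\mathcal V_2$, then $U_2\subset V_2$ in $\mathcal V_2$ with $P(U_2,V_2)$, then $U_1\subset U_2$ in $\mathcal V_1$; we get $U_1\subset V_1$ and $P(U_1,V_1)$. For $\Delta_b(E)$, $\Delta_0(E)$ and precompact sets only the choice of $V_2$ is needed. Shrinking $U$ also shows that one may require $U\subset V$ in the definition of a Schwartz space. \emph{From now on $\mathcal V(E)$ consists of discs.}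

If $A$ is precompact with respect to a disc $V$, the finite set $C$ may be taken inside $A$. To see this, cover $A$ by finitely many sets $c+\frac\eta2V$, discard those that miss $A$, and choose $a_c\in A\cap(c+\frac\eta2V)$ in the others. Each $x\in c+\frac\eta2V$ satisfies $x-a_c\in\frac\eta2V-\frac\eta2V=\eta V$.

Precompactness is the qualitative property that diameters quantify.

\begin{lemma}\label{lem:precompact}
Let $V$ be a $0$-neighborhood that is a disc, and let $A\subset rV$ for some $r>0$. Then $A$ is precompact with respect to $V$ if and only if $\delta_n(A,V)\to0$.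
\end{lemma}

\begin{proof}
If $A\subset C+\eta V$ with $C$ finite, then (D4) and (D3) give $\delta_n(A,V)\le\eta$ for $n\ge|C|$.

Conversely, let $\delta_n(A,V)\to0$ and $\eta>0$. Then $A\subset\delta V+F$ for some $\delta<\eta$ and some finite-dimensional $F$, and $\delta V\subset\eta V$. If $x\in A$ is written as $x=\eta v+y$ with $v\in V$, $y\in F$, then $y=x-\eta v\in(r+\eta)V$. So $A\subset\eta V+K$ with $K=F\cap(r+\eta)V$. The seminorm $p_V$ induces a norm on the finite-dimensional quotient of $F$ by $\{y\in F:p_V(y)=0\}$, and the image of $K$ is bounded there, hence totally bounded. Lifting the centers, we find a finite $C\subset F$ such that every $y\in K$ has $p_V(y-c)<\eta$ for some $c\in C$. Thus $K\subset C+\eta V$ and $A\subset C+2\eta V$.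
\end{proof}

The hypothesis $A\subset rV$ is needed only for the converse, and there it cannot be omitted: a line $A$ in a normed space has $\delta_n(A,V)=0$ for $n\ge1$ and is not precompact.

\begin{lemma}\label{lem:easy}
For every locally convex space $E$,
\[
c_0\subset\Delta(E)\subset\Delta_b(E)\subset\Delta_0(E)\qquad\text{and}\qquad \ell_\infty\cup\Delta(E)\subset\Delta^\infty(E).
\]
\end{lemma}

\begin{proof}
Taking $U=V$ and using $\delta_n(V,V)\le1$ gives $c_0\subset\Delta(E)$ and $\ell_\infty\subset\Delta^\infty(E)$. Let $\xi\in\Delta(E)$, $V\in\mathcal V(E)$, and let $U\subset V$ satisfy $\xi_n\delta_n(U,V)\to0$. A null sequence of scalars is bounded, so $\xi\in\Delta^\infty(E)$. A bounded set $B$ lies in $rU$ for some $r>0$, so $\delta_n(B,V)\le r\,\delta_n(U,V)$ by (D1) and (D2), and $\xi\in\Delta_b(E)$. Finally, the range $B$ of a null sequence is bounded, since $V$ contains all but finitely many terms and absorbs the rest. Each $\delta_n(B,V)$ is finite by (D2), so $\xi_n\delta_n(B,V)\to0$ implies $\sup_n|\xi_n|\delta_n(B,V)<\infty$.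
\end{proof}

\section{Weighted $\ell_1$-balls and a first example}\label{sec:weights}

Let $I$ be $\mathbb N$ or $\{1,\dots,N\}$, and let $E$ be a linear subspace of $\mathbb C^I$ that contains the unit vectors $e_i$. For a \emph{weight} $a:I\to(0,\infty)$ put
\[
p_a(x)=\sum_{i\in I}a_i|x_i|\in[0,\infty],\qquad V_a=\{x\in E:p_a(x)\le1\}.
\]
The diameters of these discs can be computed exactly. They supply all examples of this paper.

\begin{lemma}\label{lem:weights}
Let $a,b$ be weights and $n\in\mathbb N_0$.
\begin{itemize}
\item[(i)] If $J\subset I$ has $n+1$ elements, then $C=\{e_i/b_i:i\in J\}$ is contained in $V_b$, and $\delta_n(C,V_a)\ge\min_{i\in J}a_i/b_i$.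
\item[(ii)] $\delta_n(V_b,V_a)=\inf_{|J|\le n}\,\sup_{i\notin J}a_i/b_i$, where $\sup\emptyset=0$. In particular, if $(a_i/b_i)_i$ is nonincreasing and $n+1\in I$, then $\delta_n(V_b,V_a)=a_{n+1}/b_{n+1}$.
\end{itemize}
\end{lemma}

\begin{proof}
(i) We have $p_b(e_i/b_i)=1$. Let $C\subset\delta V_a+F$ with $\dim F\le n$. The requirement that $f(x)=\sum_{i\in J}\varphi_ix_i$ vanish on $F$ is a system of at most $n$ homogeneous linear equations in the $n+1$ unknowns $\varphi_i$, so it has a nonzero solution. Normalize it so that $\max_{i\in J}|\varphi_i|/a_i=1$, attained at $j\in J$. Then $|f(x)|\le p_a(x)$ for all $x\in E$, hence $|f|\le\delta$ on $\delta V_a+F$. Evaluating at $e_j/b_j$ gives $a_j/b_j\le\delta$.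

(ii) Call the right-hand side $\sigma$. Let $|J|\le n$, $F=\operatorname{span}\{e_i:i\in J\}$, and $\delta>\sup_{i\notin J}a_i/b_i$. For $x\in V_b$ the vector $y=\sum_{i\in J}x_ie_i\in F$ satisfies $p_a(x-y)=\sum_{i\notin J}(a_i/b_i)\,b_i|x_i|\le\delta$. Hence $V_b\subset\delta V_a+F$, and $\delta_n(V_b,V_a)\le\sigma$. Conversely, let $0<\sigma'<\sigma$. The set $\{i:a_i/b_i>\sigma'\}$ has at least $n+1$ elements, for otherwise it would be an admissible $J$ giving $\sigma\le\sigma'$. By (i) and (D1), $\delta_n(V_b,V_a)\ge\sigma'$. In the nonincreasing case $J=\{1,\dots,n\}$ gives the supremum $a_{n+1}/b_{n+1}$, and any $J$ with $|J|\le n$ misses some $i\le n+1$, so it gives no less.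
\end{proof}

\begin{example}\label{ex:s}
Let $I=\mathbb N$ and $a^{(k)}_i=(i+1)^k$ for $k\in\mathbb N_0$. Let $E$ be either the space of all $x$ with $p_{a^{(k)}}(x)<\infty$ for all $k$, or its subspace $\mathbb C^{(\mathbb N)}$ of finitely supported sequences, with the topology given by the norms $p_{a^{(k)}}$. Since $a^{(k+1)}\ge2a^{(k)}$, the discs $U_k=V_{a^{(k)}}$ form a decreasing basis of $0$-neighborhoods. Lemma~\ref{lem:weights} gives
\[
\delta_n(U_l,U_k)=(n+2)^{k-l}\qquad(l\ge k),
\]
so $E$ is Schwartz by Lemma~\ref{lem:precompact}. Let $P$ be the set of sequences of polynomial growth, those with $|\xi_n|\le(n+2)^m$ for some $m$ and all $n$; as $n+2\ge2$, allowing a constant factor on the right gives the same set.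

For $\xi\in P$ with exponent $m$, the choice $l=k+m$ makes $|\xi_n|\delta_n(U_l,U_k)$ bounded, and \emph{one further step}, $l=k+m+1$, makes it tend to $0$. So $P\subset\Delta(E)$. Now let $\xi\notin P$. Then $\sup_n|\xi_n|\delta_n(U_k,U_0)=\infty$ for every $k$, so $\xi\notin\Delta^\infty(E)$, and we can choose $n_1<n_2<\cdots$ with $|\xi_{n_k}|(n_k+2)^{-k}\ge k$. The \emph{finite} set $C_k=\{(i+1)^{-k}e_i:1\le i\le n_k+1\}$ lies in $U_k$, and by Lemma~\ref{lem:weights}(i) it has $\delta_{n_k}(C_k,U_0)\ge(n_k+2)^{-k}$: at the single index $n_k$ it is as wide as $U_k$. Listing $C_1,C_2,\dots$ one after the other produces a null sequence whose range $B$ has $|\xi_{n_k}|\delta_{n_k}(B,U_0)\ge k$. So $\xi\notin\Delta_0(E)$, and with Lemma~\ref{lem:easy} all four sets of Theorem~\ref{thm:main} equal $P$.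
\end{example}

The two emphasized points are the two halves of the general proof. Without coordinates, the finite sets come from precompactness (Section~\ref{sec:diagonal}), and the gain from one further step needs a new argument (Section~\ref{sec:gain}).

\section{From null sequences to neighborhoods}\label{sec:diagonal}

Let $E$ be metrizable and Schwartz, and let us try to prove $\Delta_b(E)\subset\Delta(E)$ directly. If $\xi\notin\Delta(E)$, there is $V$ such that $\varepsilon_k=\limsup_n|\xi_n|\delta_n(U_k,V)$ is positive for every member $U_k\subset V$ of a decreasing basis. Finite sets $C_k\subset U_k$ as in Example~\ref{ex:s} give a bounded set $B$ for which $|\xi_{n_k}|\delta_{n_k}(B,V)$ is at least a fixed fraction of $\varepsilon_k$. If $\varepsilon_k\to0$, this contradicts nothing. Replacing $C_k$ by $\varepsilon_k^{-1}C_k$ restores the lower bound but gives up the control that made $B$ bounded. The remedy is to negate boundedness instead of convergence to $0$. Then the quantity attached to each $U_k$ is $\infty$, and we may ask for any lower bound we like. This is the reason for introducing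 $\Delta^\infty(E)$.

\begin{proposition}\label{prop:diagonal}
If $E$ is a metrizable Schwartz space, then $\Delta_0(E)\subset\Delta^\infty(E)$.
\end{proposition}

\begin{proof}
Let $\xi\notin\Delta^\infty(E)$. There is $V\in\mathcal V(E)$ with $\sup_n|\xi_n|\delta_n(U,V)=\infty$ for every $U\in\mathcal V(E)$, $U\subset V$. Since $E$ is metrizable, it has a countable basis $(W_k)_{k\ge1}$ of $0$-neighborhoods. Since $E$ is Schwartz, there is $U_1\in\mathcal V(E)$, $U_1\subset V\cap W_1$, precompact with respect to $V$. Choose inductively $U_{k+1}\in\mathcal V(E)$ with $U_{k+1}\subset U_k\cap W_{k+1}$. Then $(U_k)$ is a decreasing basis, and every $U_k$ is contained in $V$ and precompact with respect to $V$.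

For fixed $k$ the numbers $|\xi_n|\delta_n(U_k,V)\le|\xi_n|$ are finite and have supremum $\infty$, so they exceed any given bound for infinitely many $n$. Choose inductively $n_1<n_2<\cdots$ with
\[
|\xi_{n_k}|\,\delta_{n_k}(U_k,V)\ge k .
\]
Put $\eta_k=\frac12\delta_{n_k}(U_k,V)$, which is positive and finite. By precompactness there is a finite nonempty set $C_k\subset U_k$ with $U_k\subset C_k+\eta_kV$. Rule (D4) gives $2\eta_k=\delta_{n_k}(U_k,V)\le\delta_{n_k}(C_k,V)+\eta_k$, that is,
\[
\delta_{n_k}(C_k,V)\ge\tfrac12\,\delta_{n_k}(U_k,V).
\]
List the elements of $C_1$, then those of $C_2$, and so on. For each $k$, all terms after the finitely many elements of $C_1,\dots,C_{k-1}$ lie in $U_k$, so this is a null sequence. Its range $B=\bigcup_kC_k$ satisfies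
\[
|\xi_{n_k}|\,\delta_{n_k}(B,V)\ge|\xi_{n_k}|\,\delta_{n_k}(C_k,V)\ge k/2 ,
\]
and therefore $\xi\notin\Delta_0(E)$.
\end{proof}

\section{From bounded to null without losing a dimension}\label{sec:gain}

It remains to pay for the change of problem. Given $V$, choose $W\subset V$ precompact with respect to $V$, and $U\subset W$ with $|\xi_n|\delta_n(U,W)\le M$. We hope that passing from $W$ to the much larger set $V$ gains a factor tending to $0$. The obvious tool is
\begin{equation}\label{eq:submult}
\delta_{n+m}(U,V)\le\delta_n(U,W)\,\delta_m(W,V),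
\end{equation}
which holds because $U\subset\delta W+F$ and $W\subset\gamma V+G$ imply $U\subset\delta\gamma V+(F+G)$. The two subspaces add up, so the index shifts: \eqref{eq:submult} bounds $|\xi_n|\delta_n(U,V)$ by $|\xi_n|\delta_{n-m}(U,W)\,\delta_m(W,V)$. Since $\xi$ is an arbitrary sequence, even a shift by one is fatal. If $\delta_n(U,W)=2^{-n^2}$ and $\xi_n=2^{n^2}$, then $\xi_n\delta_n(U,W)=1$ but $\xi_n\delta_{n-1}(U,W)=2^{2n-1}$.

Nor can the shift simply be removed from \eqref{eq:submult}. In $\mathbb C^2$ let $0<\varepsilon<1$ and $U=V_c\subset W=V_b\subset V=V_a$ with $c=(1,1/\varepsilon)$, $b=(1,1)$, $a=(\varepsilon,1)$. The ratios are $b/c=(1,\varepsilon)$, $a/b=(\varepsilon,1)$, $a/c=(\varepsilon,\varepsilon)$, so Lemma~\ref{lem:weights}(ii) gives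
\[
\delta_1(U,W)=\delta_1(W,V)=\delta_1(U,V)=\varepsilon>\varepsilon^2 .
\]
The line $\mathbb Ce_1$, which serves the pair $(U,W)$, is useless for the pair $(W,V)$.

Weighted balls also show what is true instead. Let $a\le b\le c$ be weights on $\mathbb N$ with $a_i/b_i\to0$, and let $U=V_c$, $W=V_b$, $V=V_a$. Fix $\eta>0$. The set $I_\eta=\{i:a_i/b_i>\eta\}$ of directions in which $W$ is not $\eta$-small in $V$ is finite; choose $r>0$ with $c_i/b_i\le r$ on $I_\eta$. Let $|J|\le n$ and $\delta=\sup_{i\notin J}b_i/c_i$, and take $i\notin J$. If $i\notin I_\eta$, then $a_i/c_i=(a_i/b_i)(b_i/c_i)\le\eta\delta$. If $i\in I_\eta$, then $1/r\le b_i/c_i\le\delta$, so $1\le r\delta$ and $a_i/c_i\le b_i/c_i\le\delta\le r\delta^2$. Hence $\sup_{i\notin J}a_i/c_i\le(\eta+r\delta)\delta$ for the \emph{same} set $J$. When $\delta<1/r$ the second case is empty, that is, $J\supset I_\eta$. A subspace that approximates $U$ well enough already accounts for the finitely many bad directions of $W$, because a fixed multiple of these directions lies in $U$. No extra dimensions have to be spent on them.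

In general, a finite $\eta$-net $C$ of $W$ replaces $I_\eta$, and the inclusion $U\subset\delta W+F$ is used twice: first for $C\subset rU$, then for $U$ itself.

\begin{lemma}\label{lem:key}
Let $U\subset W\subset V$ be $0$-neighborhoods that are discs, with $W$ precompact with respect to $V$. For every $\eta>0$ there is $r>0$ such that for all $n\in\mathbb N_0$
\[
\delta_n(U,V)\le\bigl(\eta+r\,\delta_n(U,W)\bigr)\,\delta_n(U,W).
\]
\end{lemma}

\begin{proof}
Choose a finite set $C$ with $W\subset C+\eta V$. Since $U$ is an absorbing disc, $C\subset rU$ for some $r>0$, and $r$ does not depend on $n$. Let $\delta>0$ and $F\in\mathcal L_n(E)$ satisfy $U\subset\delta W+F$; such a pair exists because $U\subset W$. Then $rU\subset r\delta W+F\subset r\delta V+F$, so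
\[
W\subset rU+\eta V\subset(r\delta+\eta)V+F ,
\]
and inserting this into $U\subset\delta W+F$ gives
\[
U\subset\delta(r\delta+\eta)V+F .
\]
Thus $\delta_n(U,V)\le\delta(\eta+r\delta)$. Letting $\delta$ tend to $\delta_n(U,W)$ through admissible values gives the claim.
\end{proof}

The term $r\,\delta_n(U,W)$ cannot be dropped: in the two-dimensional example above the inequality $\delta_1(U,V)\le\eta\,\delta_1(U,W)$ is false for $\eta<1$. The term is harmless once $\delta_n(U,W)\to0$, which costs a second application of the Schwartz property.

\begin{proposition}\label{prop:gain}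
If $E$ is a Schwartz space, metrizable or not, then $\Delta^\infty(E)\subset\Delta(E)$.
\end{proposition}

\begin{proof}
Let $\xi\in\Delta^\infty(E)$ and $V\in\mathcal V(E)$. Choose, all in $\mathcal V(E)$: a set $W\subset V$ precompact with respect to $V$; a set $W'\subset W$ precompact with respect to $W$; a set $U_1\subset W$ such that $|\xi_n|\delta_n(U_1,W)\le M$ for some $M$ and all $n$; and a set $U\subset U_1\cap W'$. Then $U\subset W\subset V$ and $|\xi_n|\delta_n(U,W)\le M$ by (D1). Moreover $\delta_n(U,W)\le\delta_n(W',W)\to0$ by Lemma~\ref{lem:precompact}. Given $\eta>0$, Lemma~\ref{lem:key} provides $r$ with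
\[
|\xi_n|\,\delta_n(U,V)\le M\bigl(\eta+r\,\delta_n(U,W)\bigr)\qquad(n\in\mathbb N_0),
\]
so $\limsup_n|\xi_n|\delta_n(U,V)\le M\eta$. The set $U$ does not depend on $\eta$, hence $\xi_n\delta_n(U,V)\to0$ and $\xi\in\Delta(E)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Lemma~\ref{lem:easy} and Propositions~\ref{prop:diagonal} and~\ref{prop:gain} give
\[
\Delta(E)\subset\Delta_b(E)\subset\Delta_0(E)\subset\Delta^\infty(E)\subset\Delta(E).\qedhere
\]
\end{proof}

\section{Spaces that are not Schwartz}\label{sec:class}

Without the Schwartz property the diameters of neighborhoods do not decay at all, and $\Delta(E)$ is as small as Lemma~\ref{lem:easy} permits.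

\begin{lemma}\label{lem:nonschwartz}
If a locally convex space $E$ is not Schwartz, then $\Delta(E)=c_0$.
\end{lemma}

\begin{proof}
There is $V\in\mathcal V(E)$ such that no $U\in\mathcal V(E)$ is precompact with respect to $V$. Let $\xi\in\Delta(E)$ and take $U\subset V$ with $\xi_n\delta_n(U,V)\to0$. The sequence $\delta_n(U,V)$ is nonincreasing and, by Lemma~\ref{lem:precompact}, does not tend to $0$; so it is bounded below by a positive constant, and $\xi\in c_0$. The inclusion $c_0\subset\Delta(E)$ is part of Lemma~\ref{lem:easy}.
\end{proof}

Since $\ell_\infty\subset\Delta^\infty(E)$, Proposition~\ref{prop:gain} fails for every space that is not Schwartz.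

For the second assertion of Theorem~\ref{thm:class}, recall that $E$ is \emph{Montel} if it is barrelled (every closed absorbing disc is a $0$-neighborhood) and its closed bounded sets are compact. Fr\'echet spaces are barrelled by Baire's theorem.

\begin{proof}[Proof of Theorem~\ref{thm:class}]
If $E$ is Schwartz, then $\Delta(E)=\Delta_b(E)$ by Theorem~\ref{thm:main}. Let $E$ be not Schwartz, so that $\Delta(E)=c_0$ by Lemma~\ref{lem:nonschwartz}. There are two cases.

Suppose some bounded set $B$ is not precompact, say not precompact with respect to $V\in\mathcal V(E)$. As $B\subset rV$ for some $r$, Lemma~\ref{lem:precompact} applies, and the nonincreasing sequence $\delta_n(B,V)$ is bounded below by a positive constant. Hence $\Delta_b(E)\subset c_0$, and $c_0=\Delta(E)\subset\Delta_b(E)\subset c_0$ gives equality.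

Suppose every bounded set is precompact. Then $\delta_n(B,V)\to0$ for all bounded $B$ and all $V$ by Lemma~\ref{lem:precompact}, so $\ell_\infty\subset\Delta_b(E)$ and $\Delta(E)=c_0\ne\Delta_b(E)$. This proves the first assertion.

Now let $E$ be a Fr\'echet space. By the first assertion, $\Delta(E)\ne\Delta_b(E)$ if and only if $E$ is not Schwartz and all bounded sets are precompact. If all bounded sets are precompact, a closed bounded set is precompact and complete, hence compact. Conversely, if closed bounded sets are compact, then a bounded set is contained in its closure, which is bounded and closed, hence compact, so the set is precompact. As $E$ is barrelled, the condition on bounded sets is equivalent to $E$ being Montel.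
\end{proof}

The last case of the proof shows that the obstacle described at the start of Section~\ref{sec:diagonal} is real. For the constant sequence $\xi=(1,1,\dots)$ and a suitable $V$, each $U_k\subset V$ has $\lim_n\delta_n(U_k,V)>0$, yet $\delta_n(B,V)\to0$ for every bounded set $B$.

\section{A nuclear space with $\Delta(E)\ne\Delta_b(E)$}\label{sec:counter}

We look for a topology on $E=\mathbb C^{(\mathbb N)}$, given by the norms $p_a$ for $a$ in a family $\mathcal A$ of weights, that has few bounded sets but a small diametral dimension. Two extreme choices both fail. With weights of polynomial growth only, we are in Example~\ref{ex:s} and $\Delta(E)=\Delta_b(E)=P$. With all weights, $\Delta(E)=\Delta_b(E)=\mathbb C^{\mathbb N_0}$: given $a$ and $\xi$, take an increasing sequence $t_i\ge1$ with $t_{n+1}\ge(n+1)|\xi_n|$ and $b_i=t_ia_i$; then $|\xi_n|\delta_n(V_b,V_a)=|\xi_n|/t_{n+1}\le1/(n+1)$. The example lies in between. To destroy an infinite-dimensional bounded set it suffices that weights be free along a sparse sequence of indices. The diameter $\delta_n$, on the other hand, is bounded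 below by means of \emph{any} $n+1$ indices, and a sparse set leaves $n+1$ of the first $2n+2$ indices untouched.

Recall that $S\subset\mathbb N$ has \emph{density zero} if $|S\cap[1,N]|/N\to0$; the union of two such sets has density zero. Recall also that an operator $T:X\to Y$ between Banach spaces is \emph{nuclear} if $Tx=\sum_if_i(x)y_i$ with $f_i\in X'$, $y_i\in Y$ and $\sum_i\|f_i\|\,\|y_i\|<\infty$. A locally convex space $E$ whose topology is given by a directed family of norms is \emph{nuclear} if every norm $p$ of the family is dominated by a norm $q$ of the family such that the canonical map from the completion of $(E,q)$ to the completion of $(E,p)$ is nuclear.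

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
Let $E=\mathbb C^{(\mathbb N)}$, and let $\mathcal A$ be the set of all $a:\mathbb N\to[1,\infty)$ for which there are $k\in\mathbb N$ and a set $S$ of density zero with
\[
a_i\le k\,i^k\qquad\text{for all }i\notin S .
\]

\emph{The topology.} Let $a,a'\in\mathcal A$ with data $(k,S)$ and $(k',S')$, and let $t\ge1$. Then $\max(a,a')\in\mathcal A$ with data $(\max(k,k'),S\cup S')$; $ta\in\mathcal A$ with data $(l,S)$ for any integer $l\ge tk$; and $(i^2a_i)_i\in\mathcal A$ with data $(k+2,S)$. We have $V_{\max(a,a')}\subset V_a\cap V_{a'}$ and $V_{ta}=t^{-1}V_a$. Therefore the discs $V_a$, $a\in\mathcal A$, form a basis of $0$-neighborhoods of the locally convex topology defined by the norms $p_a$, which is Hausdorff. We take this basis as $\mathcal V(E)$.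

\emph{$E$ is nuclear and Schwartz.} Let $a\in\mathcal A$ and $b_i=i^2a_i$. The completion of $(E,p_a)$ is $\ell_1(a)=\{x\in\mathbb C^{\mathbb N}:p_a(x)<\infty\}$, and the canonical map $\ell_1(b)\to\ell_1(a)$ is the inclusion $x\mapsto\sum_ix_ie_i$. The functional $x\mapsto x_i$ has norm $1/b_i$ on $\ell_1(b)$, the vector $e_i$ has norm $a_i$ in $\ell_1(a)$, and $\sum_ia_i/b_i=\sum_ii^{-2}<\infty$. So the map is nuclear. The Schwartz property can be seen directly: $\delta_n(V_b,V_a)=(n+1)^{-2}\to0$ by Lemma~\ref{lem:weights}(ii), so $V_b$ is precompact with respect to $V_a$ by Lemma~\ref{lem:precompact}.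

\emph{$\Delta_b(E)=\mathbb C^{\mathbb N_0}$.} We show that every bounded set lies in a finite-dimensional subspace. Let $B\subset E$ lie in no such subspace. Then the union of the supports of the elements of $B$ is infinite, so there are indices $i_1<i_2<\cdots$ with $i_j\ge2^j$ and vectors $x^{(j)}\in B$ with $x^{(j)}_{i_j}\ne0$. Put $a_{i_j}=1+j/|x^{(j)}_{i_j}|$ and $a_i=1$ for all other $i$. The set $S=\{i_j:j\in\mathbb N\}$ has at most $\log_2N$ elements in $[1,N]$, so it has density zero, and $a\in\mathcal A$ with data $(1,S)$. Since $p_a(x^{(j)})\ge a_{i_j}|x^{(j)}_{i_j}|\ge j$, the set $B$ is not bounded. Consequently, for bounded $B$ and any $V\in\mathcal V(E)$, all $\delta_n(B,V)$ are finite by (D2) and vanish for large $n$ by (D3). So $\xi_n\delta_n(B,V)\to0$ for every sequence $\xi$.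

\emph{$(2^n)_n\notin\Delta(E)$.} Let $\mathbf 1=(1,1,\dots)\in\mathcal A$ and $V=V_{\mathbf 1}$. Let $U=V_b$ be any member of $\mathcal V(E)$, where $b\in\mathcal A$ has data $(k,S)$. For all large $n$ we have $|S\cap[1,2n+2]|\le n+1$, so there is a set $J\subset[1,2n+2]\setminus S$ of $n+1$ indices, and $b_i\le k(2n+2)^k$ for $i\in J$. By Lemma~\ref{lem:weights}(i) and (D1),
\[
\delta_n(V_b,V_{\mathbf 1})\ge\min_{i\in J}\frac1{b_i}\ge\frac1{k(2n+2)^k}\qquad\text{for all large }n .
\]
Hence $2^n\delta_n(U,V)\to\infty$ for every $U\in\mathcal V(E)$, and $(2^n)_n\notin\Delta(E)$.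

Thus $\Delta(E)\subsetneq\Delta_b(E)=\mathbb C^{\mathbb N_0}$. Since $E$ is Schwartz, Theorem~\ref{thm:main} shows that it is not metrizable.
\end{proof}

In this space $\Delta^\infty(E)=\Delta(E)$ by Proposition~\ref{prop:gain} and Lemma~\ref{lem:easy}, while $\Delta_0(E)=\mathbb C^{\mathbb N_0}$. So the step that breaks down is Proposition~\ref{prop:diagonal}, the only place where the proof of Theorem~\ref{thm:main} uses a countable basis.

\begin{thebibliography}{1}

\bibitem{problem}
``Let $E$ be a locally convex space. The diametral dimension of $E$ is the set $\Delta(E)=\dots$'',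
doi:10.7169/facm/1594,
\texttt{https://explore.openaire.eu/search/\allowbreak publication?pid=10.7169\%2Ffacm\%2F1594}.

\end{thebibliography}
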